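\title{Subword-reducing Church--Rosser systems for all regular languages}

\begin{abstract}
We prove that every regular language is a union of congruence classes of a finite Church--Rosser rewriting system of finite index whose rules only delete letters: the right side of each rule is a proper scattered subword of the left side. Such a system is in particular Parikh-reducing. If the language is recognized by a finite monoid whose subgroups lie in a pseudovariety $\mathbf V$ of finite groups, then the system can be chosen so that the subgroups of its quotient monoid lie in $\mathbf V$ as well. The proof eliminates letters repeatedly, passing to alphabets whose letters stand for longer and longer words, until a product of any two letters can be rewritten to a single letter.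
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{Rewriting systems and the problem}

Let $A$ be a finite alphabet, $A^*$ the free monoid over $A$ with empty word $1$, and $A^+=A^*\setminus\{1\}$. A \emph{rewriting system} (or semi-Thue system) over $A$ is a finite set $S\subseteq A^*\times A^*$. Its elements $(\ell,r)$ are called rules and are also written $\ell\to r$. The system defines the one-step relation $u\ell v\Longrightarrow_S urv$ for $u,v\in A^*$ and $(\ell,r)\in S$. We write $\overset{*}{\Longrightarrow}_S$ for its reflexive and transitive closure and $\equiv_S$ for its reflexive, symmetric and transitive closure. The relation $\equiv_S$ is a congruence on $A^*$, and $A^*/S$ denotes the quotient monoid. The system $S$ is \emph{Church--Rosser} if $u\equiv_S v$ implies that $u\overset{*}{\Longrightarrow}_S w$ and $v\overset{*}{\Longrightarrow}_S w$ for some word $w$, and it has \emph{finite index} if $A^*/S$ is finite. A language $L\subseteq A^*$ is \emph{recognized by $A^*/S$} if it is a union of $\equiv_S$-classes.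

Let $|w|$ be the length of $w$ and $|w|_a$ the number of occurrences of the letter $a$ in $w$. A word $u=a_1\cdots a_k$ with $a_i\in A$ is a (scattered) \emph{subword} of $w$, written $u\trianglelefteq w$, if $w\in A^*a_1A^*\cdots a_kA^*$. We write $u\triangleleft w$ if moreover $u\neq w$; for a subword $u$ of $w$ this is the same as $|u|<|w|$. A system $S$ is
\begin{itemize}
\item \emph{length-reducing} if $|r|<|\ell|$ for all rules $\ell\to r$;
\item \emph{Parikh-reducing} if every rule $\ell\to r$ satisfies $|r|_a\le|\ell|_a$ for all $a\in A$, with strict inequality for at least one $a$;
\item \emph{subword-reducing} if $r\triangleleft\ell$ for all rules $\ell\to r$.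
\end{itemize}
Each condition implies the one before it. A Parikh-reducing rule discards letters and may permute the letters that it keeps, as in $aab\to ba$; a subword-reducing rule can only delete.

Suppose that $S$ is length-reducing, Church--Rosser and of finite index, and that $L$ is recognized by $A^*/S$. Rewrite a word $w$ by applying rules at arbitrary places in arbitrary order. After at most $|w|$ steps no rule applies. The Church--Rosser property says that the word reached depends only on the class of $w$, and finite index says that only finitely many words can be reached. So membership in $L$ is decided by local rewriting followed by a look-up in a finite list. Such an $L$ must be regular: recall that $L\subseteq A^*$ is regular if and only if $L=\varphi^{-1}(F)$ for some homomorphism $\varphi$ from $A^*$ to a finite monoid $M$ and some $F\subseteq M$ (one says that $\varphi$ \emph{recognizes} $L$; the syntactic homomorphism of a regular language is an example). The question is whether all regular languages arise when the rules are restricted as severely as above.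

\medskip
\noindent\textbf{Problem.} \emph{Decide, separately for subword-reducing and for Parikh-reducing systems, whether for every finite alphabet $A$ and every regular language $L\subseteq A^*$ there is a Church--Rosser system $S$ over $A$ of finite index and of that kind such that $L$ is recognized by $A^*/S$.}
\medskip

This is posed as an open problem in \cite{problem}. Two partial results are known, both for Parikh-reducing systems: the answer is positive for every language recognized by a finite monoid all of whose subgroups are Abelian (in particular, by a finite Abelian group), and for every regular language over a two-letter alphabet.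

\subsection{The simplest cases}\label{sec:simple}

Call $S$ \emph{compatible} with a homomorphism $\varphi$ if $\varphi(\ell)=\varphi(r)$ for all rules $\ell\to r$. Then $u\equiv_Sv$ implies $\varphi(u)=\varphi(v)$, so every language recognized by $\varphi$ is recognized by $A^*/S$.

For $A=\{a\}$ and $\varphi\colon A^*\to M$ with $M$ finite there are $t\ge0$ and $n\ge1$ with $\varphi(a)^{t+n}=\varphi(a)^t$, and the single rule $a^{t+n}\to a^t$ solves the problem (Example~\ref{ex:one}).

Now let $\varphi\colon A^*\to G$ with $G$ a finite group. Two of the $|G|+1$ prefixes of a word of length $|G|$ have the same image, so the word has a nonempty factor with image $1$. Hence the rules $w\to1$ with $1\le|w|\le|G|$ and $\varphi(w)=1$ form a compatible subword-reducing system that shortens every word of length at least $|G|$. What fails is the Church--Rosser property, already for $A=\{a,b\}$ and the parity homomorphism $w\mapsto|w|\bmod2$. The rules are $aa\to1$, $ab\to 1$, $ba\to 1$, $bb\to1$, and $aab$ rewrites both to $a$ and to $b$. No compatible length-reducing system can rewrite a single letter, so a Church--Rosser system must keep $a$ and $b$ in different classes, and its quotient must be larger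 than $\mathbb Z/2\mathbb Z$. Keeping only the two most natural rules and adding others does not help either.

\begin{remark}\label{rem:dihedral}
Let $S\supseteq\{aa\to1,\,bb\to1\}$ be length-reducing, compatible with parity and of finite index. Then $S$ is not Church--Rosser. Indeed, $Q=A^*/S$ is a finite group; let $k$ be the order of $ab$ in $Q$. The elements $(ab)^i$ and $b(ab)^i$ with $0\le i<k$ are pairwise distinct (parity separates the two families), so $|Q|\ge2k$. Let $p$ and $q$ be the alternating words of length $k$ that begin with $a$ and with $b$. Then $(ab)^k$ is $p$ followed by the reversal of $q$, and the reversal of a word represents its inverse in $Q$, so $p\equiv_Sq$. An alternating word of length greater than $k$ begins with $p$ or $q$; these end with different letters, so exchanging them creates a factor $aa$ or $bb$. Hence every word is equivalent to one of the $2k+1$ alternating words of length at most $k$. As $|Q|\ge 2k$, the equivalence $p\equiv_S q$ is the only one among these words. A word shorter than $p$ is equivalent to an alternating word shorter than $p$, so no rule applies to $p$ or to $q$, although $p\neq q$ and $p\equiv_Sq$.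
\end{remark}

In view of such examples one may well guess that deleting letters is too rigid to be made confluent. But parity has a solution with three rules,
\begin{equation}\label{eq:parity}
bb\to1,\qquad aba\to a,\qquad aaa\to a ,
\end{equation}
as we verify in Example~\ref{ex:parity}. The factors $ba$ and $aa$ are deleted, but only when the letter $a$ stands in front of them. Deleting in a prescribed context is what makes the general case work.

\subsection{Results}

\begin{theorem}\label{thm:A}
For every homomorphism $\varphi\colon A^*\to M$ to a finite monoid there is a finite subword-reducing Church--Rosser system $S\subseteq A^*\times A^*$ of finite index with $\varphi(\ell)=\varphi(r)$ for all $(\ell,r)\in S$. Hence every regular language $L\subseteq A^*$ is recognized by $A^*/S$ for such a system $S$.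
\end{theorem}

So the answer to the problem is yes in the subword-reducing case, and therefore also in the Parikh-reducing case. Since only regular languages are recognized by systems of finite index, each of the two kinds of systems characterizes exactly the regular languages.

The construction also controls the groups in $A^*/S$. A \emph{subgroup} of a monoid is a subsemigroup that is a group; its identity is an idempotent of the monoid, not necessarily the identity of the monoid. A \emph{pseudovariety} $\mathbf V$ of finite groups is a class of finite groups that is closed under subgroups, quotients (homomorphic images) and finite direct products, and $\overline{\mathbf V}$ is the class of finite monoids all of whose subgroups lie in $\mathbf V$.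

\begin{theorem}\label{thm:B}
Let $\mathbf V$ be a pseudovariety of finite groups. If $M\in\overline{\mathbf V}$ in Theorem~\ref{thm:A}, then $S$ can be chosen with $A^*/S\in\overline{\mathbf V}$. Consequently, for $L\subseteq A^*$ the following are equivalent:
\begin{itemize}
\item[(a)] $L$ is recognized by a homomorphism to some $M\in\overline{\mathbf V}$;
\item[(b)] $L$ is recognized by $A^*/S$ for some subword-reducing Church--Rosser system $S$ of finite index with $A^*/S\in\overline{\mathbf V}$.
\end{itemize}
\end{theorem}

If $\mathbf V$ is the class of all finite groups, then (a) says that $L$ is regular. For the class $\mathbf{Ab}$ of finite Abelian groups, the known Parikh-reducing result for $\overline{\mathbf{Ab}}$ is improved to subword-reducing. If $\mathbf V$ contains only the trivial group, one gets the aperiodic (star-free) languages.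

The proof is self-contained. Its one tool is a lemma that removes some letters from an alphabet and produces a new alphabet whose letters stand for words over the old one (Section~\ref{sec:elim}); Section~\ref{sec:labeled} sets up such alphabets. For a finite group we eliminate letters until the alphabet admits a ``multiplication table'' of rules $kk'\to b$ (Section~\ref{sec:groups}). For a finite monoid we eliminate around a letter whose image is not a unit and pass to a smaller monoid (Section~\ref{sec:monoids}).

\section{Labeled alphabets and good systems}\label{sec:labeled}

After an elimination, a letter of the current alphabet is a name for a word over $A$, and a rule has to be subword-reducing only after the names are spelled out. For instance, if $k$ stands for $ba$ and $k'$ stands for $a$, then the rule $k\to k'$ is acceptable. We therefore prove a statement that is more general than Theorem~\ref{thm:A} and stable under elimination.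

\begin{definition}
A \emph{labeled alphabet over $A$} is a finite set $K$ with a map $\lambda\colon K\to A^+$, extended to a homomorphism $\lambda\colon K^*\to A^*$; it need not be injective. For a system $T$ over $K$ let $\mathrm{IRR}(T)$ be the set of \emph{irreducible} words, those in which no left side of a rule occurs as a factor. The system $T$ is \emph{good} for $(K,\lambda)$ if
\begin{itemize}
\item[(G1)] $\lambda(r)\triangleleft\lambda(\ell)$ for all rules $\ell\to r$ of $T$;
\item[(G2)] $T$ is Church--Rosser;
\item[(G3)] $\mathrm{IRR}(T)$ is finite.
\end{itemize}
\end{definition}

We use freely that $\trianglelefteq$ is transitive and that $u\trianglelefteq u'$ and $v\trianglelefteq v'$ imply $uv\trianglelefteq u'v'$, properly if one of the two relations is proper. Under (G1) all left sides are nonempty and $|\lambda(w)|$ decreases in every rewriting step, so every word can be rewritten to an irreducible word. All our proofs of (G2) exhibit an invariant.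

\begin{lemma}\label{lem:inv}
Let $T$ satisfy \emph{(G1)}.
\begin{itemize}
\item[(i)] $T$ is Church--Rosser if and only if every $\equiv_T$-class contains exactly one irreducible word. In this case $K^*/T$ is in bijection with $\mathrm{IRR}(T)$.
\item[(ii)] Let $\tau$ be a map on $K^*$ that is injective on $\mathrm{IRR}(T)$ and satisfies $\tau(w)=\tau(w')$ whenever $w\Longrightarrow_Tw'$. Then $T$ is Church--Rosser, and $w\equiv_Tw'$ if and only if $\tau(w)=\tau(w')$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) Every class contains an irreducible word. If $T$ is Church--Rosser and $u\equiv_Tv$ are irreducible, then their common descendant equals both $u$ and $v$. Conversely, if each class contains only one irreducible word, then this word is a descendant of every word in the class.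

(ii) The map $\tau$ is constant on classes, so two irreducible words in one class are equal, and (i) applies. If $\tau(w)=\tau(w')$, rewrite $w$ and $w'$ to irreducible words; these have the same $\tau$-value and hence coincide.
\end{proof}

The unique irreducible word in the class of $w$ is its \emph{normal form}. By part (i), for $K=A$ and $\lambda=\mathrm{id}$ a good system is exactly a subword-reducing Church--Rosser system of finite index.

To locate subgroups we use the following observation. An \emph{ideal} of a monoid $Q$ is a subset $I$ with $QIQ\subseteq I$. A subgroup $H$ that meets an ideal $I$ is contained in it: if $h\in H\cap I$ and $g\in H$, then $g=(gh^{-1})h\in I$.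

\begin{example}[One letter]\label{ex:one}
Let $K=\{x\}$ with any label, $t\ge0$, $n\ge1$ and $T=\{x^{t+n}\to x^t\}$. Then (G1) holds and $\mathrm{IRR}(T)=\{x^i:0\le i<t+n\}$. Let $\tau(x^i)=x^i$ for $i<t$, and let $\tau(x^i)$ be the residue class of $i$ modulo $n$ for $i\ge t$. A step leads from $x^i$ to $x^{i-n}$ with $i-n\geq t$, so $\tau$ is invariant, and it is injective on $\mathrm{IRR}(T)$. Thus $T$ is good. The classes of the words $x^i$ with $i\ge t$ form an ideal $C$, and $\tau$ is an isomorphism from $C$ onto $\mathbb Z/n\mathbb Z$. A subgroup $H\neq\{1\}$ of $K^*/T$ contains the class of some $x^i$ with $i\geq 1$, hence the class of $x^{it}$ if $t\geq 1$; so $H$ meets $C$ (for $t=0$ the ideal $C$ is everything) and $H\subseteq C$. Every subgroup of $K^*/T$ is therefore cyclic of order dividing $n$.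
\end{example}

\section{Eliminating letters}\label{sec:elim}

Let $K=Y\sqcup B$ and suppose that we have a good system $R$ for $Y$. The letters from $B$ cut a word over $K$ into blocks over $Y$, and $R$ brings each block into normal form. Up to a final block, the word is then a product of pieces $uy$ with $u\in\mathrm{IRR}(R)$ and $y\in B$. There are finitely many such pieces, and we regard them as the letters of a new alphabet $K'$. We want to carry a good system for $K'$ back to $K$.

The difficulty is alignment. A word over $K'$, spelled out over $K$, ends with a letter of $B$, so an occurrence of it in a word $w\in K^*$ ends where a piece of $w$ ends. But it may begin in the middle of a block of $w$, and rewriting such an occurrence conflicts with $R$. The remedy is to require a \emph{guard}, a letter of $B$, in front of the occurrence.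

\begin{lemma}[Elimination]\label{lem:elim}
Let $(K,\lambda)$ be a labeled alphabet, $Y\subseteq K$, $B=K\setminus Y$, and let $R$ be good for $(Y,\lambda|_Y)$. Let $K'$ be the alphabet with one letter $[uy]$ for each pair $(u,y)\in\mathrm{IRR}(R)\times B$, let $\varepsilon\colon K'^*\to K^*$ be the evaluation homomorphism $[uy]\mapsto uy$, and let $T'$ be good for $(K',\lambda\circ\varepsilon)$. Then
\[
T=R\cup\{\,y\,\varepsilon(\ell)\to y\,\varepsilon(r)\;:\;y\in B,\ (\ell,r)\in T'\,\}
\]
is good for $(K,\lambda)$, and every subgroup of $K^*/T$ is isomorphic to a subgroup of $Y^*/R$ or of $K'^*/T'$. If $\varphi$ is a homomorphism on $K^*$ such that $R$ is compatible with $\varphi|_{Y^*}$ and $T'$ with $\varphi\circ\varepsilon$, then $T$ is compatible with $\varphi$.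
\end{lemma}

We say that $K'$ is obtained from $K$ by \emph{eliminating $Y$ with $R$}; it always carries the label $\lambda\circ\varepsilon$. Condition (G3) for $R$ is what makes $K'$ finite.

\begin{example}[Parity]\label{ex:parity}
Let $K=A=\{a,b\}$, $\lambda=\mathrm{id}$, and let $\varphi$ be the parity homomorphism. Eliminating $Y=\{b\}$ with $R=\{bb\to1\}$ gives $K'=\{[a],[ba]\}$. The system $T'=\{[ba]\to1,\ [a][a]\to1\}$ is compatible with $\varphi\circ\varepsilon$ and good: the number of letters $[a]$ modulo $2$ is invariant and separates the irreducible words $1$ and $[a]$. The lemma yields the system \eqref{eq:parity}, with the ten irreducible words $1$, $b$ and $b^iaa^jb^k$ for $i,j,k\in\{0,1\}$. Without the guard we would have the rule $ba\to1$, and $bba$ would rewrite to $b$ and to $a$: the occurrence of $ba$ in $bba$ begins inside the block $bb$.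
\end{example}

\begin{proof}[Proof of Lemma~\ref{lem:elim}]
The system $T$ is finite. Condition (G1) and the statement on compatibility hold because both the relation $\triangleleft$ and equality of $\varphi$-values survive multiplication by the common prefix $y$.

\smallskip
\emph{The invariant.} For $u\in Y^*$ let $\hat u$ be its $R$-normal form, and for $v\in K'^*$ let $\overline v$ be its class in $K'^*/T'$. Every $w\in K^*\setminus Y^*$ has a unique factorization
\begin{equation}\label{eq:blocks}
w=u_0\,y_1\,u_1\,y_2\cdots u_{q-1}\,y_q\,u_q\qquad(q\ge1,\ u_i\in Y^*,\ y_i\in B).
\end{equation}
The first letter $y_1$ of $B$ has no guard in front of it, so we record it separately. Put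
\[
\sigma(w)=[\hat u_1y_2][\hat u_2y_3]\cdots[\hat u_{q-1}y_q]\in K'^*,
\qquad
\tau(w)=\bigl(\hat u_0,\ y_1,\ \overline{\sigma(w)},\ \hat u_q\bigr).
\]
For $w\in Y^*$ put $\tau(w)=\hat w$.

\smallskip
\emph{A step $w\Longrightarrow_Tw'$ preserves $\tau$.} If the step uses a rule of $R$, then its left side is a nonempty word over $Y$, so it lies inside one block $u_i$ (or $w\in Y^*$). This block is replaced by a word with the same normal form, and nothing else changes. Now let the step use $y\varepsilon(\ell)\to y\varepsilon(r)$ with $\ell=[v_1z_1]\cdots[v_pz_p]$ and $p\ge1$. The guard $y$ is some $y_i$ in \eqref{eq:blocks}. It is followed in $w$ by $v_1z_1\cdots v_pz_p$ with $v_j\in Y^*$ and $z_j\in B$, which forces $u_{i+j-1}=v_j$ and $y_{i+j}=z_j$ for $j=1,\dots,p$. The $v_j$ are $R$-irreducible, so $\sigma(w)=\alpha\ell\beta$, where $\alpha$ consists of the first $i-1$ letters of $\sigma(w)$. In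
\[
w'=u_0y_1\cdots u_{i-1}y_i\;\varepsilon(r)\;u_{i+p}\,y_{i+p+1}\cdots y_q\,u_q
\]
the word $y_i\varepsilon(r)$ ends with a letter of $B$, also when $r=1$. So the blocks $u_{i+p},\dots,u_q$ are again blocks of $w'$, the parts $u_0,y_1,u_q$ are unchanged, and $\sigma(w')=\alpha r\beta\equiv_{T'}\sigma(w)$.

\smallskip
\emph{Irreducible words.} Let $w\in\mathrm{IRR}(T)$. If $w\in Y^*$, then $w\in\mathrm{IRR}(R)$ and $\tau(w)=w$. Otherwise all blocks $u_i$ are $R$-irreducible, so $w=u_0y_1\varepsilon(v)u_q$ with $v=\sigma(w)$. We claim that $v\in\mathrm{IRR}(T')$. If $v=\alpha\ell\beta$ with $(\ell,r)\in T'$, then the last letter of $y_1\varepsilon(\alpha)$ is some $y\in B$, and the left side $y\varepsilon(\ell)$ occurs in $w$, a contradiction. Hence $\mathrm{IRR}(T)$ is finite by (G3) for $R$ and $T'$. Moreover $\tau(w)$ determines $u_0$, $y_1$, $u_q$ and, by Lemma~\ref{lem:inv}(i) for $T'$, the irreducible word $v$. So $\tau$ is injective on $\mathrm{IRR}(T)$. By Lemma~\ref{lem:inv}(ii), $T$ is good, and $\tau$ induces an injective map on $K^*/T$, which we denote by $\tau$ again.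

\smallskip
\emph{Subgroups.} The shape of $\tau(w)$ shows whether $w\in Y^*$, so every class lies inside $Y^*$ or is disjoint from it. The classes of the second kind form an ideal $I$. Let $H$ be a subgroup of $K^*/T$ with identity $e$. If $H\cap I=\emptyset$, then $H$ lies in the image of $Y^*$. This image is isomorphic to $Y^*/R$, since for $u,v\in Y^*$ we have $u\equiv_Tv$ if and only if $\hat u=\hat v$.

Otherwise $H\subseteq I$. Concatenating two factorizations \eqref{eq:blocks} merges the last block of the first word with the first block of the second. Hence, if $h,h'\in I$ have $\tau(h)=(p,y,v,q)$ and $\tau(h')=(p',y',v',q')$, then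
\begin{equation}\label{eq:prod}
\tau(hh')=\bigl(p,\ y,\ v\,\overline{[\widehat{qp'}\,y']}\,v',\ q'\bigr).
\end{equation}
From $h=eh$ we see that the first two components of $\tau(h)$ are those of $\tau(e)$, and from $h=he$ that the last component is that of $\tau(e)$. So $\tau(h)=(p,y,v_h,q)$ with $p,y,q$ independent of $h\in H$, and \eqref{eq:prod} gives $v_{hh'}=v_h\kappa v_{h'}$ for the fixed element $\kappa=\overline{[\widehat{qp}\,y]}$ of $K'^*/T'$. The map $h\mapsto v_h$ is multiplicative only up to the connecting factor $\kappa$, so we put $\theta(h)=v_h\kappa$. Then $\theta(h)\theta(h')=v_h\kappa v_{h'}\kappa=v_{hh'}\kappa=\theta(hh')$. If $\theta(h)=\theta(h')$, then $v_h=v_{he}=\theta(h)v_e=\theta(h')v_e=v_{h'e}=v_{h'}$, so $\tau(h)=\tau(h')$ and $h=h'$. Thus $H$ is isomorphic to the subgroup $\theta(H)$ of $K'^*/T'$.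
\end{proof}

\section{Finite groups}\label{sec:groups}

Throughout this section $G$ is a finite group and $n$ is its exponent, the least common multiple of the orders of its elements; so $g^n=1$ for all $g\in G$. Given a labeled alphabet $(K,\lambda)$ and a homomorphism $\varphi\colon K^*\to G$, a system $T$ is \emph{$G$-good} for $(K,\lambda,\varphi)$ if it is good for $(K,\lambda)$, compatible with $\varphi$, and every subgroup of $K^*/T$ is isomorphic to a subgroup of $G$ or is cyclic of order dividing $n$. (The second alternative is not contained in the first: the symmetric group on three points has exponent $6$ and no element of order $6$.)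

\begin{proposition}\label{prop:group}
For every finite alphabet $A$, every labeled alphabet $(K,\lambda)$ over $A$ and every homomorphism $\varphi\colon K^*\to G$ there is a $G$-good system for $(K,\lambda,\varphi)$.
\end{proposition}

Two consequences of the previous sections will be used repeatedly. By Lemma~\ref{lem:elim}:
\begin{itemize}
\item[(E)] If $K'$ is obtained from $K$ by eliminating $Y$ with a $G$-good system, and $(K',\lambda\circ\varepsilon,\varphi\circ\varepsilon)$ has a $G$-good system, then so has $(K,\lambda,\varphi)$.
\end{itemize}
By Example~\ref{ex:one} and $\varphi(x)^n=1$, the system $\{x^{t+n}\to x^t\}$ is $G$-good for $Y=\{x\}$, for every $t\ge0$. Eliminating $x$ with it gives the alphabet of all $[x^ik]$ with $0\le i<t+n$ and $k\in K\setminus\{x\}$.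

\subsection{Multiplication tables}

Elimination alone shows no progress: the group stays the same, and eliminating one letter as above leaves $(t+n)(|K|-1)$ letters. We need a situation in which we can stop.

\begin{lemma}[Multiplication table]\label{lem:table}
Let $G_1=\varphi(K^*)$. Suppose that there are letters $b_g\in K$, for $g\in G_1$, with $\varphi(b_g)=g$ and $\lambda(b_{\varphi(kk')})\triangleleft\lambda(kk')$ for all $k,k'\in K$. Then $T=\{kk'\to b_{\varphi(kk')}:k,k'\in K\}$ is $G$-good for $(K,\lambda,\varphi)$.
\end{lemma}

\begin{proof}
The system satisfies (G1), is compatible with $\varphi$, and $\mathrm{IRR}(T)=\{1\}\cup K$. Let $\tau(w)=w$ for $|w|\le1$ and $\tau(w)=b_{\varphi(w)}$ for $|w|\ge2$. Let $w\Longrightarrow_Tw'$. If $|w|\ge3$, then $|w'|\ge2$ and $\varphi(w')=\varphi(w)$; if $|w|=2$, then $w'=b_{\varphi(w)}$. In both cases $\tau(w)=\tau(w')$, so $T$ is good by Lemma~\ref{lem:inv}(ii).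

Identify $K^*/T$ with $\{1\}\cup K$, where the product of $k,k'\in K$ is $b_{\varphi(kk')}$. A submonoid of a finite group is a subgroup, because the inverse of an element is one of its positive powers; so $G_1$ is a subgroup of $G$. The map $g\mapsto b_g$ is injective since $\varphi(b_g)=g$, and $b_gb_h=b_{gh}$, so $D=\{b_g:g\in G_1\}$ is a group isomorphic to $G_1$. A subgroup $H\neq\{1\}$ meets the ideal $K$, hence $H\subseteq K$. If $e$ is the identity of $H$, then every $h\in H$ is the product $he$ of two elements of $K$ and lies in $D$.
\end{proof}

The hypothesis of the lemma asks for two things that pull in opposite directions: every group element needs a letter with a small label, and every product of two letters needs a large label. Eliminating a letter with a short label makes the alphabet larger in this sense, but it may also remove a letter that was meant to serve as $b_g$. The next example shows how to steer between the two.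

\begin{example}[Length modulo $3$]\label{ex:mod3}
Let $A=\{a\}$, $K=\{x,y\}$ and $\lambda(x)=\lambda(y)=a$. Call $|\lambda(w)|$ the \emph{weight} of $w$. Over a one-letter alphabet $A$, condition (G1) says only that rules decrease the weight, so a good system for $K$ is a length-reducing Church--Rosser system of finite index over $\{x,y\}$. Let $\varphi(w)=|w|\bmod3$; over all later alphabets, $\varphi$ is the weight modulo $3$.

Eliminate $x$ with $xxx\to1$. The new alphabet $K_1$ has the letters $u=[y]$, $v=[xy]$, $z=[xxy]$ of weights $1,2,3$. Lemma~\ref{lem:table} does not apply, because $uu$ has weight $2$ and the only letter with value $2$ has weight $2$ as well. We single out the heaviest letter $z$ as a \emph{marker} and fix the \emph{target words} $z$, $uz$, $vz$, which have weights $3,4,5$ and values $0,1,2$. From now on we eliminate only letters that do not end with $z$.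

Eliminate $u$ with $uuu\to1$. The alphabet $K_2$ has the letters $[u^iv]$ of weights $2,3,4$ and $[u^iz]$ of weights $3,4,5$. The targets $z$ and $uz$ are now letters, and $vz$ is the word $[v][z]$. The lemma still fails, since $[v][v]$ has weight $4$ and no letter with value $1$ is lighter.

Eliminate $[v]$ with $[v][v][v]\to1$. The alphabet $K_3$ has $3\cdot5=15$ letters. All of them have weight at least $3$, and the three targets are letters $b_0,b_1,b_2$ of weight at most $5$. A product of two letters has weight at least $6$, so Lemma~\ref{lem:table} applies to $K_3$, and three applications of (E) give a $G$-good system for $K$.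
\end{example}

The example contains the general mechanism. The targets have the form $\beta z$ with $\beta$ lighter than $z$, and they are fixed in advance. A letter that ends with $z$ is never eliminated, and a product of two such letters contains $zz$, which beats every $\beta z$. All other letters are made heavier than every target; in the process each target is compressed to a single letter.

What the example hides is that over a larger alphabet $A$ a long word need not contain a given short word as a subword: $a^{N}$ does not contain $b$. The first step of the proof removes this obstacle.

\subsection{Proof of Proposition~\ref{prop:group}}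

We use induction on $|A|$. If $K=\emptyset$, take $T=\emptyset$; this covers $A=\emptyset$, since then $A^+=\emptyset$. Let $A=\{a_1,\dots,a_m\}$ with $m\ge1$.

\medskip
\noindent\textbf{Step 1: labels that contain every letter.}
Put $K^{(0)}=K$. For $i=1,\dots,m$ let $Y^{(i)}$ be the set of letters of $K^{(i-1)}$ whose label does not contain $a_i$. This is a labeled alphabet over $A\setminus\{a_i\}$, so by induction it has a $G$-good system $R^{(i)}$. (Here the induction needs arbitrary labeled alphabets.) Let $K^{(i)}$ be obtained from $K^{(i-1)}$ by eliminating $Y^{(i)}$ with $R^{(i)}$. A letter of $K^{(i)}$ has the form $[uy]$ with $y\in K^{(i-1)}\setminus Y^{(i)}$, and its label ends with the label of $y$. The label of $y$ contains $a_i$, and by induction on $i$ it contains $a_1,\dots,a_{i-1}$. So every label in $K^{(m)}$ contains all letters of $A$. By (E), applied $m$ times, it suffices to treat $K^{(m)}$. We rename this alphabet $K$ and assume from now on: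
\begin{quote}
every letter of $A$ occurs in $\lambda(k)$, for every $k\in K$.
\end{quote}
All further alphabets arise from $K$ by successive eliminations, so a word $v$ over such an alphabet evaluates to a word over $K$. We define $\lambda(v)$ and $\varphi(v)$ through this evaluation, and we let $\|v\|$ be the length of the evaluation as a word over $K$. Then $\lambda(v)$ is a concatenation of $\|v\|$ words each of which contains all letters of $A$. Choosing the $i$-th letter of a given word in the $i$-th of these factors, we obtain:
\begin{itemize}
\item[(F)] every word in $A^*$ of length at most $\|v\|$ is a subword of $\lambda(v)$; and $\|v\|\le|\lambda(v)|$.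
\end{itemize}
So subword conditions now follow from inequalities between lengths, as in Example~\ref{ex:mod3}, except that the contained word is measured by $|\lambda(\cdot)|$ and the containing word by $\|\cdot\|$.

\medskip
\noindent\textbf{Step 2: the marker and the targets.}
We need a letter $z$ such that $\|z\|$ exceeds the label length of suitable representatives of all group elements. One elimination with a large threshold $t$ creates both short and long letters. If $K=\emptyset$ we are done. Otherwise fix $x\in K$ and put
\[
c=\max_{k\in K}|\lambda(k)|,\qquad t=n\,c\,|G| .
\]
Eliminate $x$ with $x^{t+n}\to x^t$. By (E) it suffices to treat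
\[
K_1=\{[x^iy]:0\le i<t+n,\ y\in K\setminus\{x\}\}.
\]
If $K_1=\emptyset$ we are done. Otherwise fix $y_0\in K\setminus\{x\}$ and let $z=[x^ty_0]\in K_1$, so that $\|z\|=t+1$. Let
\[
P=\{[x^iy]:0\le i<n,\ y\in K\setminus\{x\}\}\subseteq K_1 .
\]
Then $z\notin P$ because $t\ge n$, and $\varphi(P)=\varphi(K_1)$ because $\varphi(x)^n=1$. Hence $G_1=\varphi(K_1^*)=\varphi(P^*)$, and this submonoid of $G$ is a subgroup. For each $g\in G_1$ choose a shortest word $\beta_g\in P^*$ with $\varphi(\beta_g)=g$. The prefixes of $\beta_g$ have pairwise distinct images, for otherwise we could delete the factor between two of them. So $\beta_g$ has at most $|G|-1$ letters. A letter $[x^iy]\in P$ has a label of length at most $(i+1)c\le nc$. Therefore $|\lambda(\beta_g)|\le(|G|-1)nc<t<\|z\|\le|\lambda(z)|$, and (F) gives: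
\begin{itemize}
\item[(Z)] $\lambda(\beta_g)\triangleleft\lambda(z)$ for all $g\in G_1$.
\end{itemize}
The targets are the words $\beta_gz\in K_1^+$, and we let $E=\max_{g\in G_1}|\lambda(\beta_gz)|$.

\medskip
\noindent\textbf{Step 3: making the unmarked letters long.}
We construct alphabets $K_j=Y_j\sqcup Z_j$ for $j=1,2,\dots$, each obtained from the previous one by eliminating a single letter. Let $\pi_j\colon K_j^*\to K_1^*$ be the evaluation; it maps letters to nonempty words. We maintain two properties:
\begin{itemize}
\item[(a)] $\pi_j(\zeta)\in K_1^*z$ for all $\zeta\in Z_j$;
\item[(b)] for each $g\in G_1$ there is $w\in Y_j^*Z_j$ with $\pi_j(w)=\beta_gz$.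
\end{itemize}
Start with $Z_1=\{z\}$ and $Y_1=K_1\setminus\{z\}$; property (b) holds since $\beta_g\in P^*\subseteq Y_1^*$. Given $K_j$, stop if $\|y\|\ge E$ for all $y\in Y_j$. Otherwise pick $x_j\in Y_j$ with $\|x_j\|$ minimal and eliminate it with $x_j^{t+n}\to x_j^t$. This gives
\[
K_{j+1}=\{[x_j^ik]:0\le i<t+n,\ k\in K_j\setminus\{x_j\}\},
\]
and we let $Y_{j+1}$ consist of the letters with $k\in Y_j\setminus\{x_j\}$ and $Z_{j+1}$ of those with $k\in Z_j$. By (E), a $G$-good system for $K_{j+1}$ yields one for $K_j$.

Property (a) is inherited, because $\pi_{j+1}([x_j^ik])$ ends with $\pi_j(k)$. For (b), let $w\in Y_j^*Z_j$ with $\pi_j(w)=\beta_gz$. The target has at most $|G|$ letters over $K_1$, so $w$ has at most $|G|$ letters. The last letter of $w$ lies in $Z_j$ and is therefore different from $x_j$. So $w=x_j^{i_1}k_1\cdots x_j^{i_q}k_q$ with $k_1,\dots,k_{q-1}\in Y_j\setminus\{x_j\}$ and $k_q\in Z_j$, and all exponents are less than $|G|\le t<t+n$. Hence $[x_j^{i_1}k_1]\cdots[x_j^{i_q}k_q]$ is a word in $Y_{j+1}^*Z_{j+1}$ with the same evaluation. This is the second use of the size of $t$: with a smaller threshold the powers $x_j^{i}$ in a target could be reducible, and the target would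 not be a word over the next alphabet.

The alphabets may grow, so termination needs an argument. Let $N_j(d)$ be the number of $y\in Y_j$ with $\|y\|=d$, and let $\mu=\|x_j\|<E$. The letters $[x_j^ik]\in Y_{j+1}$ with $i=0$ are copies of the letters of $Y_j\setminus\{x_j\}$. Those with $i\ge1$ satisfy $\|[x_j^ik]\|\ge\mu+\|k\|\ge2\mu>\mu$ by the minimality of $\mu$. Hence $N_{j+1}(d)=N_j(d)=0$ for $d<\mu$ and $N_{j+1}(\mu)=N_j(\mu)-1$. So the vector $(N_j(1),\dots,N_j(E-1))$ decreases strictly in the lexicographic order on $\mathbb N^{E-1}$, which is a well-order, and the process stops. Let $K_f=Y_f\sqcup Z_f$ be the last alphabet; then $\|y\|\ge E$ for all $y\in Y_f$.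

Every target is now a single letter. Indeed, by (b) the word $\beta_gz$ is the evaluation of some $y_1\cdots y_r\zeta$ with $y_i\in Y_f$ and $\zeta\in Z_f$. If $r\ge1$, then
\[
E\le\|y_1\|<\|\beta_gz\|\le|\lambda(\beta_gz)|\le E,
\]
which is absurd. So $r=0$, and there is a letter $\zeta_g\in Z_f$ with $\pi_f(\zeta_g)=\beta_gz$.

\medskip
\noindent\textbf{Step 4: the table.}
We have $\varphi(\zeta_h)=h\,\varphi(z)$ and $\varphi(z)\in G_1$. For $g\in G_1$ let $h=g\varphi(z)^{-1}\in G_1$ and $b_g=\zeta_h$. Then $\varphi(b_g)=g$ and $\lambda(b_g)=\lambda(\beta_h)\lambda(z)$, a word of length at most $E$. Since $\varphi(K_f^*)$ is contained in $\varphi(K_1^*)=G_1$ and contains all $\varphi(b_g)$, it equals $G_1$. We show that $\lambda(b_g)\triangleleft\lambda(kk')$ for all $g\in G_1$ and all $k,k'\in K_f$.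

Suppose that one of $k,k'$ lies in $Y_f$; call it $y$. Then $\|y\|\ge E\ge|\lambda(b_g)|$, so $\lambda(b_g)\trianglelefteq\lambda(y)$ by (F). The other letter has a nonempty label, so $\lambda(y)\triangleleft\lambda(kk')$.

Suppose that $k,k'\in Z_f$. By (a), $\pi_f(k)=vz$ and $\pi_f(k')=v'z$ with $v,v'\in K_1^*$, and (Z) gives
\[
\lambda(b_g)=\lambda(\beta_h)\lambda(z)\ \triangleleft\ \lambda(z)\lambda(z)\ \trianglelefteq\ \lambda(v)\lambda(z)\lambda(v')\lambda(z)=\lambda(kk').
\]

By Lemma~\ref{lem:table}, $K_f$ has a $G$-good system. Going back through Steps 3, 2 and 1 with (E), we obtain a $G$-good system for the original alphabet. \hfill$\square$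

\begin{remark}
The group structure was used through the identity $g^n=1$, which makes the one-letter rules compatible and lets the short letters $P$ represent the same elements as $K_1$, and through the inverse $\varphi(z)^{-1}$, which lets words ending with the marker represent every element of $G_1$. In a monoid the latter fails: if $\varphi(z)$ is not a unit, no word ending with $z$ has image $1$.
\end{remark}

\section{Finite monoids}\label{sec:monoids}

Fix a pseudovariety $\mathbf V$ of finite groups. If some letter $c$ is mapped to a non-unit $m$, we eliminate all letters except $c$. The only guard is then $c$, and the lifted rules $c\,\varepsilon(\ell)\to c\,\varepsilon(r)$ are compatible with $\varphi$ as soon as $\varphi(c\,\varepsilon(\ell))=\varphi(c\,\varepsilon(r))$, which is weaker than $\varphi(\varepsilon(\ell))=\varphi(\varepsilon(r))$. The words $c\,\varepsilon(w)$ begin and end with $c$, so their images lie in $mM\cap Mm$. We would like $w\mapsto\varphi(c\,\varepsilon(w))$ to be a homomorphism. For this, two elements $\varphi(cuc)$ and $\varphi(cu'c)$ have to be multiplied with the inner letters $c$ overlapping, to give $\varphi(cucu'c)$. The local divisor of Diekert and Kufleitner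 is the monoid with this multiplication. We first record a closure property of $\overline{\mathbf V}$.

\begin{lemma}\label{lem:div}
Let $M\in\overline{\mathbf V}$, let $N$ be a submonoid of $M$ and $f\colon N\to M'$ a surjective homomorphism. Then $M'\in\overline{\mathbf V}$.
\end{lemma}

\begin{proof}
Recall that every element of a finite semigroup has a positive power that is idempotent. Let $H$ be a subgroup of $M'$ and $U=f^{-1}(H)$, a nonempty finite semigroup with $f(U)=H$. Choose an idempotent $e\in U$ with $|eUe|$ minimal. Then $eUe$ is a monoid with identity $e$. If $d\in eUe$ is idempotent, then $dUd=e\,dUd\,e\subseteq eUe$, with equality by minimality. So $e\in dUd$, which gives $de=e$, while $d\in eUe$ gives $de=d$. Thus $e$ is the only idempotent of $eUe$, every element of $eUe$ has a positive power equal to $e$, and $eUe$ is a group. It is a subgroup of $M$, so it lies in $\mathbf V$. The idempotent $f(e)$ is the identity of $H$, so $f(eUe)=f(e)Hf(e)=H$. Hence $H$ is a quotient of a group in $\mathbf V$.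
\end{proof}

\begin{lemma}[Local divisor]\label{lem:local}
Let $M$ be a finite monoid, $m\in M$ and $M_m=mM\cap Mm$. The rule $(xm)\circ(my)=xmy$ defines a monoid structure on $M_m$ with identity $m$. If $M\in\overline{\mathbf V}$, then $M_m\in\overline{\mathbf V}$. If $m$ is not a unit, then $|M_m|<|M|$.
\end{lemma}

\begin{proof}
Every element of $M_m$ can be written as $xm$ and as $my$. The product is well defined: if $xm=x'm$ and $my=my'$, then $xmy=x'my=x'my'$. It lies in $M_m$, since $xm\in mM$ gives $xmy\in mM$ and $my\in Mm$ gives $xmy\in Mm$. Let $N=\{x\in M:xm\in mM\}$. Then $1\in N$, and if $xm=mx'$ and $ym=my'$, then $xym=xmy'=mx'y'$; so $N$ is a submonoid. The map $f\colon N\to M_m$, $x\mapsto xm$, is surjective by the definition of $N$. For $x,y\in N$ with $ym=my'$ we have $f(x)\circ f(y)=(xm)\circ(my')=xmy'=xym=f(xy)$. Hence $\circ$ is associative with identity $f(1)=m$, the map $f$ is a homomorphism, and Lemma~\ref{lem:div} gives the second claim. If $1\in M_m$, then $m$ has a right inverse and a left inverse, so it is a unit. This proves the third claim.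
\end{proof}

If $m$ is a unit, then $mM\cap Mm=M$ and nothing is gained. This is why groups needed the separate argument of Section~\ref{sec:groups}.

\begin{example}
Let $A=\{a,c\}$, let $M=\{1,0\}$ under multiplication, and $\varphi(a)=1$, $\varphi(c)=0$; so $\varphi$ tells whether $c$ occurs. Eliminating $a$ with $a\to1$ gives $K'=\{[c]\}$. The local divisor $M_0=\{0\}$ is trivial, so we may use the rule $[c]\to1$ on $K'$. It lifts to $cc\to c$, which is compatible with $\varphi$ although $c\to1$ is not.
\end{example}

\begin{theorem}\label{thm:monoid}
Let $M\in\overline{\mathbf V}$, let $(K,\lambda)$ be a labeled alphabet over $A$, and let $\varphi\colon K^*\to M$ be a homomorphism. Then there is a good system $T$ for $(K,\lambda)$, compatible with $\varphi$, with $K^*/T\in\overline{\mathbf V}$.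
\end{theorem}

\begin{proof}
We use induction on $|M|$ and, for fixed $|M|$, on $|K|$.

\smallskip
\emph{Case 1: $\varphi(k)$ is a unit for all $k\in K$.} (This includes $K=\emptyset$.) Then $G=\varphi(K^*)$ is a submonoid of the finite group of units of $M$, hence a subgroup of $M$, and $G\in\mathbf V$. Let $T$ be a $G$-good system, as given by Proposition~\ref{prop:group}, and let $n$ be the exponent of $G$. The group $\prod_{g\in G}\langle g\rangle$ lies in $\mathbf V$, and its element $(g)_{g\in G}$ has order $n$. So $\mathbf V$ contains the cyclic group of order $n$ and its subgroups, the cyclic groups of order dividing $n$. It also contains the subgroups of $G$. Hence $K^*/T\in\overline{\mathbf V}$.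

\smallskip
\emph{Case 2: $m=\varphi(c)$ is not a unit for some $c\in K$.} Let $Y=K\setminus\{c\}$. By induction on $|K|$ there is a good system $R$ for $Y$, compatible with $\varphi|_{Y^*}$, with $Y^*/R\in\overline{\mathbf V}$. Eliminating $Y$ with $R$ gives $K'=\{[uc]:u\in\mathrm{IRR}(R)\}$. Let $\psi\colon K'^*\to M_m$ be the homomorphism with $\psi([uc])=m\varphi(u)m$. We claim that
\begin{equation}\label{eq:psi}
\psi(w)=\varphi(c\,\varepsilon(w))\qquad\text{for all }w\in K'^*.
\end{equation}
For $w=1$ both sides equal $m$. Suppose that \eqref{eq:psi} holds for $w$. The word $c\,\varepsilon(w)$ ends with $c$, say $c\,\varepsilon(w)=vc$. Then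
\[
\psi(w[uc])=\bigl(\varphi(v)m\bigr)\circ\bigl(m\varphi(u)m\bigr)=\varphi(v)m\varphi(u)m=\varphi(vc\,uc)=\varphi\bigl(c\,\varepsilon(w[uc])\bigr).
\]
By Lemma~\ref{lem:local}, $M_m\in\overline{\mathbf V}$ and $|M_m|<|M|$. The alphabet $K'$ may be larger than $K$, but the induction on $|M|$ applies to all labeled alphabets. It gives a good system $T'$ for $(K',\lambda\circ\varepsilon)$, compatible with $\psi$, with $K'^*/T'\in\overline{\mathbf V}$. By Lemma~\ref{lem:elim} with $B=\{c\}$, the system
\[
T=R\cup\{c\,\varepsilon(\ell)\to c\,\varepsilon(r):(\ell,r)\in T'\}
\]
is good for $(K,\lambda)$, and every subgroup of $K^*/T$ is isomorphic to a subgroup of $Y^*/R$ or of $K'^*/T'$, so $K^*/T\in\overline{\mathbf V}$. Finally, \eqref{eq:psi} gives $\varphi(c\,\varepsilon(\ell))=\psi(\ell)=\psi(r)=\varphi(c\,\varepsilon(r))$ for $(\ell,r)\in T'$, so $T$ is compatible with $\varphi$.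
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:A} and~\ref{thm:B}]
Apply Theorem~\ref{thm:monoid} with $K=A$ and $\lambda=\mathrm{id}$. The resulting good system $S$ is a finite subword-reducing Church--Rosser system of finite index, it is compatible with $\varphi$, and $A^*/S\in\overline{\mathbf V}$. This is the first statement of Theorem~\ref{thm:B}; with $\mathbf V$ the class of all finite groups, $\overline{\mathbf V}$ contains every finite monoid, and we get the first statement of Theorem~\ref{thm:A}. A language recognized by $\varphi$ is recognized by $A^*/S$, as noted in Section~\ref{sec:simple}. This gives the implication (a)$\Rightarrow$(b) of Theorem~\ref{thm:B} and, since every regular language is recognized by a homomorphism to a finite monoid, the second statement of Theorem~\ref{thm:A}. For (b)$\Rightarrow$(a), a union of $\equiv_S$-classes is the preimage of a subset under the canonical homomorphism from $A^*$ to $A^*/S\in\overline{\mathbf V}$.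
\end{proof}

\begin{thebibliography}{1}

\bibitem{problem}
``1 Introduction'',
\texttt{https://springerlink.\allowbreak bibliotecabuap.\allowbreak elogim.com/\allowbreak chapter/\allowbreak 10.1007/\allowbreak 978-3-319-66396-8\_2},
doi:10.1007/978-3-319-66396-8\_2.

\end{thebibliography}
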